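\title{Every order of the distances between two $n$-point sets is realizable in $\mathbb{R}^{n-1}$}

\begin{abstract}
Two finite point sets $X$ and $Y$ in Euclidean space, with all distances distinct, order the pairs in $X\times Y$ by distance. We prove that for every $n\ge 2$ every total order on $[n]\times[n]$ arises in this way from two $n$-point sets in $\mathbb{R}^{n-1}$, one of them close to the origin and the other close to the unit sphere. Together with the known negative answer for sets of sizes $n<m$ in $\mathbb{R}^{n-1}$, this shows that the least dimension in which all orders on $[n]\times[m]$ occur is $\min(n,m-1)$ for $1\le n\le m$, $m\ge2$. The proof linearizes the distances and reduces the problem to finding a linear relation, among the rows or among the columns of a matrix ordered like the distances, whose coefficients satisfy the polygon inequalities.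
\end{abstract}

\section{The question and the results}\label{sec:intro}

Let $X=\{x_1,\dots,x_n\}$ and $Y=\{y_1,\dots,y_m\}$ be sets of points in $\mathbb{R}^d$. If we forget the values of the $nm$ distances $|x_i-y_j|$ and remember only which of any two is smaller, we are left with a total order on the pairs $(i,j)$. Which orders occur, and how large must $d$ be for all of them to occur? Write $[n]=\{1,\dots,n\}$ and call the elements of $[n]\times[m]$ \emph{cells}.

\begin{definition}\label{def:realizable}
A total order $\prec$ on $[n]\times[m]$ is \emph{realizable in $\mathbb{R}^d$} if there are $n+m$ distinct points $x_1,\dots,x_n,y_1,\dots,y_m\in\mathbb{R}^d$ such that all pairwise distances among these $n+m$ points are distinct and, for all cells $(i,j)$ and $(k,l)$,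
\[
|x_i-y_j|<|x_k-y_l|\iff (i,j)\prec(k,l).
\]
\end{definition}

Let $n\le m$. Dimension $n$ always suffices: take for $X$ the standard basis of $\mathbb{R}^n$ and for $Y$ suitable points near the origin (Corollary~\ref{cor:dimn}). In this configuration $X$ lies in a hyperplane, as any $n$ points of $\mathbb{R}^n$ do, and the last dimension is used only by $Y$. It is natural to ask whether $Y$ can be kept in the same hyperplane, that is, whether every total order on $[n]\times[m]$ is realizable in $\mathbb{R}^{n-1}$. This question was proposed by Almendra-Hern\'andez and Mart\'inez-Sandoval; our source for it is \cite{orders}. For sets of different sizes the answer is known to be negative.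

\begin{theorem}[known case]\label{thm:known}
If $1\le n<m$, then some total order on $[n]\times[m]$ is not realizable in $\mathbb{R}^{n-1}$.
\end{theorem}

Here $\mathbb{R}^0$ is a single point, so for $n=1$ the statement is trivial. The case $n=m$ is stated in \cite{orders} to be open. Counting parameters does not suggest an answer. Up to isometry, $n+m$ points of $\mathbb{R}^{n-1}$ depend on $(n+m)(n-1)-\frac{n(n-1)}{2}$ parameters, which exceeds the number $nm$ of distances by $\frac{n(n-1)}{2}-m$. For $n\ge4$ this surplus is nonnegative for $m=n$, but also for $m=n+1$, where Theorem~\ref{thm:known} gives a negative answer. What distinguishes the square case is that $X$ and $Y$ can exchange their roles, and this turns out to be decisive.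

\begin{theorem}\label{thm:main}
Let $n\ge2$. Every total order $\prec$ on $[n]\times[n]$ is realizable in $\mathbb{R}^{n-1}$. Moreover, for every $\eta>0$ the realization can be chosen so that one of the sets $X,Y$ lies in the ball of radius $\eta$ about the origin and the other lies within $\eta$ of the unit sphere. In particular, all $n^2$ distances $|x_i-y_j|$ are then in $[1-2\eta,1+2\eta]$.
\end{theorem}

\begin{theorem}\label{thm:dim}
Let $1\le n\le m$ and $m\ge2$. The least $d$ such that every total order on $[n]\times[m]$ is realizable in $\mathbb{R}^d$ is $\min(n,m-1)$: it is $n$ if $n<m$, and $n-1$ if $n=m$.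
\end{theorem}

The proof of Theorem~\ref{thm:dim} uses Theorem~\ref{thm:known}; the proof of Theorem~\ref{thm:main} does not. Section~\ref{sec:linear} turns the problem into linear algebra, and Section~\ref{sec:two} solves the case $n=2$ by hand. The three steps that appear there are carried out for general $n$ in Sections~\ref{sec:balanced}, \ref{sec:dominant} and~\ref{sec:exclude}, and Section~\ref{sec:proofs} assembles the theorems.

\section{Linearizing the distances}\label{sec:linear}

For a total order $\prec$ on $[n]\times[m]$ let
\[
\mathcal{M}(\prec)=\{M\in\mathbb{R}^{n\times m}: M_p<M_q \text{ whenever } p\prec q\},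
\]
where $M_p=M_{ij}$ for the cell $p=(i,j)$. Since $\prec$ is total, a matrix $M\in\mathcal{M}(\prec)$ has distinct entries, and $M_p<M_q$ holds if and only if $p\prec q$. The set $\mathcal{M}(\prec)$ is defined by finitely many strict linear inequalities, so it is open and convex. It is nonempty, because it contains the \emph{rank matrix}, whose entry in cell $p$ is the position of $p$ in the order. We often specify an order by its rank matrix.

To realize $\prec$ is, up to general position, to find points whose matrix of squared distances lies in $\mathcal{M}(\prec)$. Squared distances are quadratic in the points, but they become linear to first order when $Y$ is a small cluster at the origin and $X$ is close to the unit sphere. Then $x_i$ sees only the projection of $Y$ to its own direction $u_i$, shifted by the radial displacement of $x_i$.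

\begin{lemma}\label{lem:firstorder}
Let $d\ge1$ and $M\in\mathcal{M}(\prec)$. Suppose that there are unit vectors $u_1,\dots,u_n\in\mathbb{R}^d$, real numbers $a_1,\dots,a_n$ and vectors $z_1,\dots,z_m\in\mathbb{R}^d$ with
\begin{equation}\label{eq:model}
M_{ij}=a_i-2u_i\cdot z_j\qquad\text{for all cells }(i,j).
\end{equation}
Then for every $\eta>0$ the order $\prec$ has a realization in $\mathbb{R}^d$ with $Y$ in the ball of radius $\eta$ about the origin and $X$ within $\eta$ of the unit sphere.
\end{lemma}

\begin{proof}
For $\varepsilon>0$ put $x_i=(1+\frac{\varepsilon}{2}a_i)u_i$ and $y_j=\varepsilon z_j$. Then $x_i-y_j=u_i+\varepsilon v_{ij}$ with $v_{ij}=\frac12a_iu_i-z_j$, and $2u_i\cdot v_{ij}=a_i-2u_i\cdot z_j=M_{ij}$, so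
\[
|x_i-y_j|^2=1+\varepsilon M_{ij}+\varepsilon^2|v_{ij}|^2 .
\]
For small $\varepsilon$ the matrix with entries $M_{ij}+\varepsilon|v_{ij}|^2$ lies in the open set $\mathcal{M}(\prec)$, so the distances $|x_i-y_j|$ are ordered by $\prec$; also $|y_j|<\eta$ and $\bigl||x_i|-1\bigr|<\eta$.

These are strict inequalities between continuous functions of the $n+m$ points, so they hold on an open set $U\subset\mathbb{R}^{d(n+m)}$ of configurations. It remains to find in $U$ a configuration with distinct points and distinct pairwise distances. Regard the points as variables. For two of them, $P$ and $Q$, the polynomial $|P-Q|^2$ is nonzero because $d\ge1$. For two different pairs $\{P,Q\}\ne\{R,T\}$ we may name the points so that $P\notin\{R,T\}$; then $|P-Q|^2-|R-T|^2$ changes when $P$ alone moves away from $Q$, so it is a nonzero polynomial. The product of all these polynomials is nonzero, and a nonzero polynomial does not vanish identically on a nonempty open set. Any point of $U$ at which the product is nonzero is the required realization.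
\end{proof}

\begin{corollary}\label{cor:dimn}
Every total order on $[n]\times[m]$ is realizable in $\mathbb{R}^n$.
\end{corollary}

\begin{proof}
Take any $M\in\mathcal{M}(\prec)$, let $u_1,\dots,u_n$ be the standard basis of $\mathbb{R}^n$, and put $a_i=0$ and $z_j=-\frac12(M_{1j},\dots,M_{nj})$. Then \eqref{eq:model} holds.
\end{proof}

In dimension $n-1$ the directions $u_1,\dots,u_n$ cannot be independent: there is $\lambda\ne0$ in $\mathbb{R}^n$ with $\sum_i\lambda_iu_i=0$. This relation has two consequences. First, multiplying \eqref{eq:model} by $\lambda_i$ and summing over $i$ gives $\sum_i\lambda_iM_{ij}=\sum_i\lambda_ia_i$ for every $j$, so the combination $\lambda^TM$ of the rows of $M$ is a constant row. Second, since the $u_i$ are unit vectors, $|\lambda_i|=|\sum_{k\ne i}\lambda_ku_k|\le\sum_{k\ne i}|\lambda_k|$ for every $i$. We give names to both conditions.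

From now until Section~\ref{sec:proofs} we fix $n\ge2$ and a total order $\prec$ on $[n]\times[n]$, and we write $\mathcal{M}=\mathcal{M}(\prec)$. Let $\mathbf{1}\in\mathbb{R}^n$ be the all-ones column vector.

\begin{definition}\label{def:balanced}
For $M\in\mathbb{R}^{n\times n}$ let $K(M)=\{\lambda\in\mathbb{R}^n:\lambda^TM\in\mathbb{R}\mathbf{1}^T\}$. For $i\in[n]$ let
\[
D_i=\Bigl\{\lambda\in\mathbb{R}^n:|\lambda_i|>\sum_{k\ne i}|\lambda_k|\Bigr\}.
\]
A vector $\lambda\ne0$ is \emph{balanced} if it lies in no $D_i$, that is, if $|\lambda_i|\le\sum_{k\ne i}|\lambda_k|$ for all $i$.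
\end{definition}

The sets $D_i$ are open and invariant under multiplication by nonzero scalars. They are disjoint, since $\lambda\in D_i\cap D_k$ with $i\ne k$ would give $|\lambda_i|>|\lambda_k|>|\lambda_i|$.

The space $K(M)$ is the left kernel of the $n\times(n-1)$ matrix $(M_{ij}-M_{in})_{i\le n,\,j<n}$, so
\begin{equation}\label{eq:nonzero}
K(M)\ne0\qquad\text{for every }M\in\mathbb{R}^{n\times n}.
\end{equation}
This is where the hypothesis $n=m$ enters. For an $n\times m$ matrix the corresponding kernel is that of an $n\times(m-1)$ matrix, and it can be zero when $n<m$. We need \eqref{eq:nonzero} for $M$ and for $M^T$, and both are guaranteed only for square matrices.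

We have seen that \eqref{eq:model} can hold in $\mathbb{R}^{n-1}$ only if $K(M)$ contains a balanced vector. The matrix $M$ may be chosen anywhere in $\mathcal{M}$, so the question becomes whether some $M\in\mathcal{M}$ has a balanced vector in $K(M)$. This can fail. But we may also let $X$ be the cluster, which amounts to replacing $\prec$ by the \emph{transposed order} $\prec^T$, defined by $(j,i)\prec^T(l,k)\iff(i,j)\prec(k,l)$. Its matrices are the transposes of those in $\mathcal{M}$, and exchanging the names of $X$ and $Y$ turns a realization of $\prec^T$ into a realization of $\prec$.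

\section{The case of two points and two points on a line}\label{sec:two}

Let $n=2$ and $M=\left(\begin{smallmatrix}a&b\\c&d\end{smallmatrix}\right)\in\mathcal{M}$. The condition $\lambda\in K(M)$ reads $\lambda_1(a-b)+\lambda_2(c-d)=0$, so $K(M)$ is spanned by $(c-d,\,b-a)$. A vector in $\mathbb{R}^2$ is balanced when $|\lambda_1|=|\lambda_2|\ne0$, so $K(M)$ contains a balanced vector if and only if $|a-b|=|c-d|$.

\emph{A balanced vector gives a realization.} Suppose that $|a-b|=|c-d|=\delta$. Put $y_1=0$ and $y_2=\varepsilon\delta$. Place $x_1$ at distance $1+\varepsilon a$ from $y_1$, on the left if $a<b$ and on the right if $a>b$; then $|x_1-y_2|=1+\varepsilon b$ for small $\varepsilon$. Place $x_2$ at distance $1+\varepsilon c$ from $y_1$, on the left if $c<d$ and on the right if $c>d$; then $|x_2-y_2|=1+\varepsilon d$. The four distances are ordered by $\prec$, and a perturbation as in Lemma~\ref{lem:firstorder} makes all six distances distinct.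

\emph{Without a balanced vector, one row is nested in the other.} The rows of the rank matrix split $\{1,2,3,4\}$ into two pairs. For the splitting $\{1,2\},\{3,4\}$ both differences are $1$, and for $\{1,3\},\{2,4\}$ both are $2$, so in these cases the rank matrix itself has a balanced vector. The remaining splitting $\{1,4\},\{2,3\}$ is the nested one. If the first row is $\{2,3\}$, say, then $|a-b|<|c-d|$ for every $M\in\mathcal{M}$, which means that $K(M)\setminus\{0\}\subset D_1$ for every $M\in\mathcal{M}$.

\emph{Rows and columns are not both nested.} The rows and the columns give two different splittings of $\{1,2,3,4\}$, and only one splitting is nested. So the construction applies to $\prec$ or to $\prec^T$, which proves Theorem~\ref{thm:main} for $n=2$.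

\begin{example}\label{ex:two}
The order with rank matrix $\left(\begin{smallmatrix}2&3\\1&4\end{smallmatrix}\right)$ has nested rows. It is realized by $x_1=0$, $x_2=\varepsilon$, $y_1=1+2\varepsilon$, $y_2=-1-3\varepsilon$ for small $\varepsilon>0$, with $|x_i-y_j|$ equal to $1+\varepsilon$ times the rank of $(i,j)$. It has no realization with $Y$ in the ball of radius $\eta<\frac12$ and $X$ within $\eta$ of $\{1,-1\}$: then no $x_i$ lies between $y_1$ and $y_2$, so in both rows the two distances differ by exactly $|y_1-y_2|$, and the rows are not nested. Thus the set that forms the cluster in Theorem~\ref{thm:main} cannot be prescribed in advance.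
\end{example}

\section{Balanced vectors give realizations}\label{sec:balanced}

Given a balanced $\lambda\in K(M)$, we want unit vectors $u_1,\dots,u_n\in\mathbb{R}^{n-1}$ whose only linear relation, up to a scalar, is $\sum_i\lambda_iu_i=0$; any further relation would impose a further condition on $M$. So the $u_i$ must span $\mathbb{R}^{n-1}$. The vectors $w_i=\lambda_iu_i$ are the sides of a closed polygon with side lengths $|\lambda_i|$, and we need a polygon that is not contained in a hyperplane.

\begin{lemma}\label{lem:polygon}
Let $n\ge3$ and let $\ell_1,\dots,\ell_n>0$ satisfy the strict polygon inequalities $\ell_i<\sum_{k\ne i}\ell_k$ for all $i$. Then there are vectors $w_1,\dots,w_n$ that span $\mathbb{R}^{n-1}$, with $|w_i|=\ell_i$ and $\sum_iw_i=0$.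
\end{lemma}

\begin{proof}
We use induction on $n$. For $n=3$ take the side vectors of a nondegenerate triangle with side lengths $\ell_1,\ell_2,\ell_3$, oriented cyclically.

Let $n\ge4$ and number the lengths so that $\ell_1\ge\dots\ge\ell_n$. We replace the two shortest sides by one diagonal, and afterwards bend the diagonal into a new dimension. Both $\ell_{n-1}-\ell_n$ and $\ell_1-\ell_2-\dots-\ell_{n-2}$ are smaller than $\ell_{n-1}+\ell_n$, the first because $\ell_n>0$ and the second by the polygon inequality for $\ell_1$. So we can choose $\ell'$ with
\[
\max\bigl(\ell_{n-1}-\ell_n,\ \ell_1-\ell_2-\dots-\ell_{n-2}\bigr)<\ell'<\ell_{n-1}+\ell_n .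
\]
The $n-1$ positive numbers $\ell_1,\dots,\ell_{n-2},\ell'$ satisfy the strict polygon inequalities. For $\ell_1$ this holds by the choice of $\ell'$. For $\ell_i$ with $2\le i\le n-2$ we have $\ell_i\le\ell_1<\ell_1+\ell'$. For $\ell'$ we have $\ell'<\ell_{n-1}+\ell_n\le\ell_1+\ell_2\le\ell_1+\dots+\ell_{n-2}$, where the last step uses $n\ge4$.

By induction there are vectors $w_1,\dots,w_{n-2},w'$ with these lengths and sum $0$ that span a hyperplane $H\cong\mathbb{R}^{n-2}$ of $\mathbb{R}^{n-1}$. Let $e$ be a unit normal vector of $H$. Since $\ell_{n-1}-\ell_n<\ell'<\ell_{n-1}+\ell_n$, there is a nondegenerate triangle with side lengths $\ell',\ell_{n-1},\ell_n$. Placing it in the plane spanned by $w'$ and $e$, we write $w'=w_{n-1}+w_n$ with $|w_{n-1}|=\ell_{n-1}$, $|w_n|=\ell_n$ and $w_{n-1}\notin\mathbb{R}w'$. This plane meets $H$ in the line $\mathbb{R}w'$, so $w_{n-1}\notin H$. The span of $w_1,\dots,w_n$ contains $H$ and $w_{n-1}$, so it is $\mathbb{R}^{n-1}$, and $\sum_iw_i=0$.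
\end{proof}

Strictness is needed: if $\ell_i=\sum_{k\ne i}\ell_k$, equality in the triangle inequality forces all $w_k$ onto one line. For $n=2$ this does no harm, because the space is a line. For $n\ge3$ a balanced vector must first be moved to one with nonzero coordinates and strict inequalities. This is possible because $M$ may move in the open set $\mathcal{M}$, and $K(M)$ can be steered by changing one row of $M$.

\begin{lemma}\label{lem:steer}
Let $M\in\mathcal{M}$ and $\lambda\in K(M)\setminus\{0\}$. For every $\lambda'$ sufficiently close to $\lambda$ there is $M'\in\mathcal{M}$ with $\lambda'\in K(M')$.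
\end{lemma}

\begin{proof}
Let $\lambda^TM=c\mathbf{1}^T$ and $\lambda_i\ne0$. For $\lambda'$ near $\lambda$ we have $\lambda'_i\ne0$. Let $M'$ be obtained from $M$ by adding the row vector $\delta^T=(c\mathbf{1}^T-\lambda'^TM)/\lambda'_i$ to row $i$. Then $\lambda'^TM'=\lambda'^TM+\lambda'_i\delta^T=c\mathbf{1}^T$. As $\lambda'\to\lambda$ we have $\delta\to0$, so $M'\in\mathcal{M}$ for $\lambda'$ close to $\lambda$.
\end{proof}

\begin{proposition}\label{prop:balanced}
If $K(M)$ contains a balanced vector for some $M\in\mathcal{M}$, then for every $\eta>0$ the order $\prec$ has a realization in $\mathbb{R}^{n-1}$ with $Y$ in the ball of radius $\eta$ about the origin and $X$ within $\eta$ of the unit sphere.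
\end{proposition}

\begin{proof}
Let $\lambda\in K(M)$ be balanced. We first find unit vectors $u_1,\dots,u_n$ that span $\mathbb{R}^{n-1}$ and satisfy $\sum_i\lambda_iu_i=0$, after changing $M$ and $\lambda$ if necessary. If $n=2$, then $|\lambda_1|=|\lambda_2|\ne0$, and we take $u_1=1$ and $u_2=-\lambda_1/\lambda_2=\pm1$. Let $n\ge3$. For $t>0$ let $\lambda'$ be obtained from $\lambda$ by increasing the absolute value of every coordinate by $t$, keeping the signs and making zero coordinates positive. All coordinates of $\lambda'$ are nonzero, and for every $i$
\[
|\lambda'_i|=|\lambda_i|+t\le\sum_{k\ne i}|\lambda_k|+t<\sum_{k\ne i}|\lambda_k|+(n-1)t=\sum_{k\ne i}|\lambda'_k| .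
\]
For small $t$, Lemma~\ref{lem:steer} gives $M'\in\mathcal{M}$ with $\lambda'\in K(M')$. Rename $M',\lambda'$ as $M,\lambda$, apply Lemma~\ref{lem:polygon} with $\ell_i=|\lambda_i|$, and put $u_i=w_i/\lambda_i$.

Consider the linear map $T:\mathbb{R}^{n-1}\to\mathbb{R}^n$, $Tz=(u_i\cdot z)_{i\in[n]}$. It is injective because the $u_i$ span $\mathbb{R}^{n-1}$, and its image lies in the hyperplane $\lambda^\perp$ because $\lambda\cdot Tz=(\sum_i\lambda_iu_i)\cdot z=0$. Both spaces have dimension $n-1$, so the image of $T$ is $\lambda^\perp$. Put $a_i=M_{i1}$. Since $\lambda^TM$ is a constant row, the difference $(a_i-M_{ij})_{i\in[n]}$ of columns $1$ and $j$ is orthogonal to $\lambda$ for each $j$. Hence there is $z_j\in\mathbb{R}^{n-1}$ with $2u_i\cdot z_j=a_i-M_{ij}$ for all $i$. This is \eqref{eq:model}, and Lemma~\ref{lem:firstorder} applies with $d=n-1\ge1$.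
\end{proof}

\section{Dominant rows}\label{sec:dominant}

Suppose now that no balanced vector is available. Then every nonzero vector of every $K(M)$ lies in some $D_i$, and a priori $i$ depends on the vector and on $M$. To exploit the hypothesis we want to test it on many different matrices with one and the same $i$.

\begin{definition}\label{def:dominant}
Row $i$ is \emph{dominant} for $\prec$ if $K(M)\setminus\{0\}\subset D_i$ for all $M\in\mathcal{M}$. Column $j$ is \emph{dominant} for $\prec$ if row $j$ is dominant for $\prec^T$, that is, if for all $M\in\mathcal{M}$ every $\mu\ne0$ with $M\mu\in\mathbb{R}\mathbf{1}$ lies in $D_j$.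
\end{definition}

For $n=2$, the function $|a-b|-|c-d|$ on the connected set $\mathcal{M}$ either vanishes somewhere or has a constant sign. In general the dimension of $K(M)$ can jump, so we cannot follow one vector continuously as $M$ moves. The connectedness argument survives, because a limit of unit vectors in $K(M_r)$ lies in $K(\lim M_r)$.

\begin{proposition}\label{prop:alternative}
If no $M\in\mathcal{M}$ has a balanced vector in $K(M)$, then some row is dominant.
\end{proposition}

\begin{proof}
By hypothesis $K(M)\setminus\{0\}\subset D_1\cup\dots\cup D_n$ for every $M\in\mathcal{M}$. Let $\mathcal{M}_i=\{M\in\mathcal{M}:K(M)\setminus\{0\}\subset D_i\}$.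

\emph{Every $M\in\mathcal{M}$ lies in exactly one $\mathcal{M}_i$.} Let $\lambda,\lambda'\in K(M)\setminus\{0\}$. If they are proportional, they lie in the same $D_i$. Otherwise the segment from $\lambda$ to $\lambda'$ lies in $K(M)\setminus\{0\}$; it is connected and covered by the disjoint open sets $D_1,\dots,D_n$, so it lies in one of them. Thus $M\in\mathcal{M}_i$ for some $i$, and $i$ is unique because $K(M)\ne0$ by \eqref{eq:nonzero} and the $D_i$ are disjoint.

\emph{Each $\mathcal{M}_i$ is closed in $\mathcal{M}$.} Let $M_r\in\mathcal{M}_i$ converge to $M\in\mathcal{M}$, and let $M\in\mathcal{M}_k$. By \eqref{eq:nonzero} choose unit vectors $\lambda^{(r)}\in K(M_r)$. The unit sphere is compact, so along a subsequence $\lambda^{(r)}$ converges to a unit vector $\lambda$. The rows $(\lambda^{(r)})^TM_r$ are constant and converge to $\lambda^TM$, so $\lambda\in K(M)\setminus\{0\}\subset D_k$. Since $D_k$ is open, $\lambda^{(r)}\in D_k$ for large $r$ in the subsequence. Also $\lambda^{(r)}\in D_i$, so $k=i$.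

The convex set $\mathcal{M}$ is connected, and it is the disjoint union of the finitely many closed sets $\mathcal{M}_i$. Hence $\mathcal{M}=\mathcal{M}_i$ for some $i$.
\end{proof}

Dominant rows are not special to $n=2$.

\begin{example}\label{ex:three}
Row $1$ is dominant for the order with rank matrix
\[
\begin{pmatrix}4&6&5\\1&7&8\\3&9&2\end{pmatrix}.
\]
Let $M\in\mathcal{M}$. The numbers $p=M_{13}-M_{11}$, $q=M_{12}-M_{13}$, $P=M_{23}-M_{21}$, $s=M_{23}-M_{22}$, $t=M_{31}-M_{33}$, $Q=M_{32}-M_{33}$ are positive, and both $P-s=M_{22}-M_{21}$ and $Q-t=M_{32}-M_{31}$ exceed $M_{12}-M_{11}=p+q$. Comparing column $3$ with columns $1$ and $2$, we see that $(\lambda_1,-\alpha,-\beta)\in K(M)$ if and only if $\alpha P-\beta t=\lambda_1p$ and $-\alpha s+\beta Q=\lambda_1q$. The determinant $\Delta=PQ-st$ is positive, so $K(M)$ is spanned by the solution with $\lambda_1=1$, namely $\alpha=(pQ+qt)/\Delta>0$ and $\beta=(qP+ps)/\Delta>0$. Adding the two equations gives $p+q=\alpha(P-s)+\beta(Q-t)>(\alpha+\beta)(p+q)$, so $|\alpha|+|\beta|<1$.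
\end{example}

\section{A dominant row excludes a dominant column}\label{sec:exclude}

\begin{proposition}\label{prop:exclude}
No total order on $[n]\times[n]$, $n\ge2$, has both a dominant row and a dominant column.
\end{proposition}

Dominance is a condition on all matrices in $\mathcal{M}$, and we must extract combinatorial information from it. The useful test matrices take only three values, so they lie on the boundary of $\mathcal{M}$. Call $N\in\mathbb{R}^{n\times n}$ \emph{weakly monotone} if $N_p\le N_q$ whenever $p\prec q$. The next lemma carries dominance over to such matrices, with the strict inequalities becoming weak, and records the one identity that links the row relation to the column relation. Sums over $k$ (rows) and over $j$ (columns) run over $\{2,\dots,n\}$.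

\begin{lemma}\label{lem:limit}
Let $N$ be weakly monotone.
\begin{enumerate}
\item[(i)] If row $1$ is dominant, there are real numbers $\alpha_2,\dots,\alpha_n$ and $C$ with $\sum_k|\alpha_k|\le1$ and
\begin{equation}\label{eq:row}
N_{1l}=C+\sum_k\alpha_kN_{kl}\qquad\text{for all }l\in[n].
\end{equation}
\item[(ii)] If row $1$ and column $1$ are dominant, there are $\alpha_k$ and $C$ as in (i) and real numbers $\beta_2,\dots,\beta_n$ and $C'$ with $\sum_j|\beta_j|\le1$ and
\begin{equation}\label{eq:col}
N_{i1}=C'+\sum_j\beta_jN_{ij}\qquad\text{for all }i\in[n],
\end{equation}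
such that, with $A=\sum_k\alpha_k$ and $B=\sum_j\beta_j$,
\begin{equation}\label{eq:link}
C(1-B)=C'(1-A)\qquad\text{and}\qquad CC'\ge0 .
\end{equation}
\end{enumerate}
\end{lemma}

\begin{proof}
First let $N\in\mathcal{M}$. By \eqref{eq:nonzero} there is a nonzero $\lambda\in K(N)$. If row $1$ is dominant, then $\lambda\in D_1$, so $\lambda_1\ne0$, and after scaling $\lambda=(1,-\alpha_2,\dots,-\alpha_n)$ with $\sum_k|\alpha_k|<1$. The equation $\lambda^TN=C\mathbf{1}^T$ is \eqref{eq:row}. If column $1$ is also dominant, the same argument for $N^T$ gives $\mu=(1,-\beta_2,\dots,-\beta_n)$ with $\sum_j|\beta_j|<1$ and $N\mu=C'\mathbf{1}$, which is \eqref{eq:col}. Computing $\lambda^TN\mu$ in two ways gives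
\[
C(1-B)=C\,\mathbf{1}^T\mu=\lambda^TN\mu=C'\,\lambda^T\mathbf{1}=C'(1-A).
\]
Here $1-A>0$ and $1-B>0$, so $C$ and $C'$ have the same sign or are both zero, and $CC'\ge0$.

Now let $N$ be weakly monotone and fix $M\in\mathcal{M}$. For every integer $r\ge1$ the matrix $N+\frac1rM$ lies in $\mathcal{M}$, since $p\prec q$ gives $N_p\le N_q$ and $M_p<M_q$. Take the numbers $\alpha_k,C$ (and $\beta_j,C'$) for $N+\frac1rM$. The $\alpha_k$ and $\beta_j$ lie in $[-1,1]$, so along a subsequence they converge, and then $C$ and $C'$ converge by \eqref{eq:row} and \eqref{eq:col}. All the conditions in the lemma are equations or weak inequalities between continuous expressions, so they hold in the limit.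
\end{proof}

The first application generalizes the nesting of Section~\ref{sec:two}. A dominant row is, up to a constant, a combination of the other rows with total weight less than $1$, so it varies less than they do.

\begin{lemma}[nesting]\label{lem:nesting}
Let row $1$ be dominant and let $(1,l)\prec(1,j)$, with $l,j\in[n]$. Then there is $k\ge2$ such that one of the cells $(k,l)$, $(k,j)$ precedes $(1,l)$ and the other follows $(1,j)$.
\end{lemma}

\begin{proof}
Let $N_p=0$ if $p\preceq(1,l)$, $N_p=1$ if $(1,l)\prec p\prec(1,j)$, and $N_p=2$ if $(1,j)\preceq p$. This matrix is weakly monotone. Subtracting \eqref{eq:row} for column $l$ from \eqref{eq:row} for column $j$ gives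
\[
2=N_{1j}-N_{1l}=\sum_k\alpha_k(N_{kj}-N_{kl})\le\max_k|N_{kj}-N_{kl}| .
\]
So for some $k\ge2$ one of $N_{kl},N_{kj}$ is $0$ and the other is $2$. The cells $(k,l)$ and $(k,j)$ are not in row $1$, so one strictly precedes $(1,l)$ and the other strictly follows $(1,j)$.
\end{proof}

Suppose that row $1$ and column $1$ are dominant, and call the set of the $2n-1$ cells in row $1$ or column $1$ the \emph{cross}. The nesting lemma with the pair $(1,1),(1,j)$ produces a cell $(k,1)$ of the cross outside the interval between $(1,1)$ and $(1,j)$. This is a contradiction if these two cells are the first and the last cell of the cross. So we want to show that $(1,1)$ is at one end of the cross. To locate $(1,1)$ we test on the matrix of signs relative to $(1,1)$. For this matrix the sign of $C$ decides on which side of $(1,1)$ the rest of row $1$ lies, the sign of $C'$ does the same for column $1$, and \eqref{eq:link} makes the two signs agree.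

\begin{lemma}\label{lem:extreme}
If row $1$ and column $1$ are dominant, then $(1,1)$ is the first or the last cell of the cross.
\end{lemma}

\begin{proof}
Let $S_p=-1$ if $p\prec(1,1)$, $S_{11}=0$, and $S_p=1$ if $(1,1)\prec p$. Write $\tau_j=S_{1j}$ and $\sigma_k=S_{k1}$ for $j,k\ge2$. We must show that all $\tau_j$ and all $\sigma_k$ are equal. The matrix $S$ is weakly monotone, and Lemma~\ref{lem:limit}(ii) gives
\begin{align}
\tau_j&=C+\sum_k\alpha_kS_{kj}\quad(j\ge2), & 0&=C+\sum_k\alpha_k\sigma_k,\label{eq:srow}\\
\sigma_k&=C'+\sum_j\beta_jS_{kj}\quad(k\ge2), & 0&=C'+\sum_j\beta_j\tau_j,\label{eq:scol}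
\end{align}
together with $\sum_k|\alpha_k|\le1$, $\sum_j|\beta_j|\le1$ and \eqref{eq:link}.

By \eqref{eq:srow}, $|\tau_j-C|\le1$. If $C\ne0$, the value $\tau_j=-\operatorname{sgn}C$ would give $|\tau_j-C|=1+|C|>1$, so $\tau_j=\operatorname{sgn}C$ for all $j$. The same argument with \eqref{eq:scol} shows that $C'\ne0$ implies $\sigma_k=\operatorname{sgn}C'$ for all $k$. If $C$ and $C'$ are both nonzero, they have the same sign because $CC'\ge0$, and the lemma follows. We show that the other cases do not occur.

\emph{Exactly one of $C,C'$ is zero.} Let $C\ne0$ and $C'=0$. Then $C(1-B)=0$ by \eqref{eq:link}, so $B=1$. All $\tau_j$ equal $\operatorname{sgn}C$, so the second equation in \eqref{eq:scol} reads $0=B\operatorname{sgn}C=\pm1$, which is false. If $C=0$ and $C'\ne0$, then $A=1$ by \eqref{eq:link}, and the second equation in \eqref{eq:srow} reads $0=A\operatorname{sgn}C'=\pm1$.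

\emph{$C=C'=0$.} Multiplying the first equation in \eqref{eq:srow} by $\tau_j$ gives
\[
1=\sum_k\alpha_kS_{kj}\tau_j\le\sum_k|\alpha_k|\le1 .
\]
Hence $\sum_k|\alpha_k|=1$ and each term $\alpha_kS_{kj}\tau_j$ equals $|\alpha_k|$, that is, $S_{kj}=\operatorname{sgn}(\alpha_k)\tau_j$ for all $j\ge2$ whenever $\alpha_k\ne0$. Multiplying the first equation in \eqref{eq:scol} by $\sigma_k$ gives in the same way $\sum_j|\beta_j|=1$ and $S_{kj}=\operatorname{sgn}(\beta_j)\sigma_k$ for all $k\ge2$ whenever $\beta_j\ne0$. Fix $j$ with $\beta_j\ne0$ and put $\rho=\operatorname{sgn}(\beta_j)\tau_j=\pm1$. For every $k$ with $\alpha_k\ne0$ we have $\operatorname{sgn}(\alpha_k)\tau_j=S_{kj}=\operatorname{sgn}(\beta_j)\sigma_k$, and multiplying by $\sigma_k\tau_j$ gives $\operatorname{sgn}(\alpha_k)\sigma_k=\rho$. Therefore $\sum_k\alpha_k\sigma_k=\rho\sum_k|\alpha_k|=\rho\ne0$, which contradicts the second equation in \eqref{eq:srow}.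
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:exclude}]
Suppose that $\prec$ has a dominant row and a dominant column. Permuting the rows of $M$ permutes the coordinates of the vectors in $K(M)$, and permuting the columns leaves $K(M)$ unchanged; the symmetric statements hold for $K(M^T)$. So we may relabel rows and columns and assume that row $1$ and column $1$ are dominant. This assumption is preserved by transposition, which maps the cross to itself, and by reversal of the order, which replaces $\mathcal{M}$ by $-\mathcal{M}$, because $K(-M)=K(M)$.

By Lemma~\ref{lem:extreme}, after reversing the order if necessary, $(1,1)$ is the first cell of the cross. The last cell of the cross is a different cell, and after transposing if necessary it is $(1,j)$ with $j\ge2$. Lemma~\ref{lem:nesting} with $l=1$ gives $k\ge2$ such that $(k,1)$ precedes $(1,1)$ or follows $(1,j)$. Both are impossible, since $(k,1)$ belongs to the cross.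
\end{proof}

\section{Proofs of the theorems}\label{sec:proofs}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
By Proposition~\ref{prop:exclude}, $\prec$ has no dominant row or no dominant column. If there is no dominant row, Proposition~\ref{prop:alternative} gives $M\in\mathcal{M}$ with a balanced vector in $K(M)$, and Proposition~\ref{prop:balanced} gives a realization with $Y$ in the ball of radius $\eta$ and $X$ within $\eta$ of the unit sphere. If there is no dominant column, then $\prec^T$ has no dominant row; realize $\prec^T$ in this way and exchange the names of the two sets. Finally, if $|y|\le\eta$ and $\bigl||x|-1\bigr|\le\eta$, then $|x|-|y|\le|x-y|\le|x|+|y|$ shows that $|x-y|\in[1-2\eta,1+2\eta]$.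
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:dim}]
An order that is realizable in $\mathbb{R}^d$ is realizable in $\mathbb{R}^{d'}$ for all $d'\ge d$, since $\mathbb{R}^d$ embeds isometrically in $\mathbb{R}^{d'}$. So it suffices to show that all orders are realizable in dimension $\min(n,m-1)$ and that some order is not realizable in dimension $\min(n,m-1)-1$.

Let $n<m$. All orders are realizable in $\mathbb{R}^n$ by Corollary~\ref{cor:dimn}, and some order is not realizable in $\mathbb{R}^{n-1}$ by Theorem~\ref{thm:known}.

Let $n=m\ge2$. All orders are realizable in $\mathbb{R}^{n-1}$ by Theorem~\ref{thm:main}. Theorem~\ref{thm:known}, applied to the sizes $n-1<n$, gives an order on $[n-1]\times[n]$ that is not realizable in $\mathbb{R}^{n-2}$. Extend it to a total order on $[n]\times[n]$, for instance by placing the cells of row $n$ after all others. Deleting $x_n$ from a realization of the extension in $\mathbb{R}^{n-2}$ would leave a realization of the original order, so the extension is not realizable in $\mathbb{R}^{n-2}$.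
\end{proof}

\begin{thebibliography}{1}

\bibitem{orders}
\emph{Total orders realizable as the distances between two sets of points},
\texttt{https://www.sciencestack.ai/paper/2304.05535}.

\end{thebibliography}
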